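# Almost balanced unfriendly partitions of graphs of maximum degree three

## 1. The theorem, and what its words mean

All graphs are finite and simple.

**Theorem A.** Every cubic graph has an unfriendly partition $(X,Y)$ with $\big||X|-|Y|\big|\le 2$.

**Theorem B.** Every graph of maximum degree at most $3$ has an unfriendly partition $(X,Y)$ with $\big||X|-|Y|\big|\le 2$ (hence $=1$ if the number of vertices is odd). The constant $2$ cannot be lowered, even for cubic graphs, and "maximum degree $\le 3$" cannot be weakened to "maximum degree $\le 4$".

Theorem A is the statement of a conjecture of Ban and Linial (2016), which appears as a problem in "Lecture Series On Graph Theory 6" (https://lyd122504.github.io/2022/05/24/Graph6). So the answer to the problem "prove or disprove" is that the conjecture is true. We now unpack the terms.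

**Definition (unfriendly).** A partition $(X,Y)$ of $V(G)$ is *unfriendly* if every vertex has at least as many neighbors in the other part as in its own part. Equivalently, each vertex $v$ has at most $\frac12 d(v)$ neighbors in its own part.

A part may be empty, but only if the graph has no edges: if one part is empty, no vertex has a neighbor in the other part, so every degree is $0$.

**Definition (cubic, almost balanced).** A graph is *cubic* if all degrees equal $3$. A partition is *almost balanced* if $\big||X|-|Y|\big|\le2$.

For a cubic graph, "unfriendly" says that each vertex has at most one neighbor in its own part. In other words, the edges inside the parts form a matching.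

We work with colorings instead of partitions. Let $G$ have vertex set $V$, $n$ vertices and maximum degree at most $3$. A *coloring* is a map $c:V\to\{+1,-1\}$, and its *imbalance* is $I(c)=\sum_v c(v)$. So $|I(c)|$ is the difference of the two part sizes, and $I(c)\equiv n\pmod 2$. An edge is *bichromatic* if its ends have different colors, and *monochromatic* otherwise. For a vertex $v$ put
$$f(v)=\lfloor d(v)/2\rfloor,\qquad r(v)=\lceil d(v)/2\rceil=d(v)-f(v).$$

| $d(v)$ | 0 | 1 | 2 | 3 |
|---|---|---|---|---|
| $f(v)$ | 0 | 0 | 1 | 1 |
| $r(v)$ | 0 | 1 | 1 | 2 |

Read $f(v)$ as the number of neighbors of its own color that $v$ tolerates, and $r(v)$ as the number of neighbors of the opposite color that it requires. We shall constantly use $f\le 1$, $r\le 2$ and $r\le f+1$.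

**Definition (own, opposite, excess, happy).** In a coloring $c$, an *own* neighbor of $v$ is a neighbor with the color of $v$; the other neighbors are *opposite*. Let $o_c(v)$ be the number of own neighbors. The *excess* of $v$ is $\varepsilon_c(v)=\max(0,o_c(v)-f(v))$, and $v$ is *happy* if $\varepsilon_c(v)=0$. The *total excess* of $c$ is $\sum_v\varepsilon_c(v)$. A coloring is *unfriendly* if all vertices are happy.

Since $o_c(v)$ is an integer, $o_c(v)\le\frac12d(v)$ is the same as $o_c(v)\le f(v)$. So unfriendly colorings are exactly unfriendly partitions, and if $c$ is unfriendly then so is $-c$. For example, if all four vertices of $K_4$ are colored $+1$, each has $o=3$ and excess $2$. If three are $+1$ and one is $-1$, the three have $o=2$ and excess $1$, and the fourth is happy.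

Our goal is an unfriendly coloring with $|I|\le 2$. A connected graph suffices.

**Reduction to connected graphs.** Suppose every component has an unfriendly coloring with imbalance $I_j$, $|I_j|\le2$. Reversing all colors on one component keeps the coloring unfriendly and replaces $I_j$ by $-I_j$. Add the components one at a time, each with sign chosen opposite to the current sum $S$. Then the new sum has absolute value at most $\max(|S|,|I_j|)\le2$. So the whole graph has an unfriendly coloring with $|I|\le2$.

## 2. Small graphs, and the Petersen graph

In $K_4$, a $4{+}0$ or $3{+}1$ partition leaves a vertex with at least two own neighbors, while $2{+}2$ works. So every unfriendly partition of $K_4$ is $2{+}2$. In $K_{3,3}$ the bipartition is unfriendly and balanced. In the prism (triangles $a_1a_2a_3$, $b_1b_2b_3$ and edges $a_ib_i$), take $X=\{a_1,a_2,b_3\}$ and $Y=\{b_1,b_2,a_3\}$. The only edges inside the parts are $a_1a_2$ and $b_1b_2$, so this is unfriendly and balanced. In $K_{1,3}$ every leaf must be opposite to the center, so the only unfriendly partition is $1{+}3$, with difference $2$.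

Our main test object is the *Petersen graph* $P$. Its vertices are the ten $2$-element subsets of $\{1,\dots,5\}$, written $12,13,\dots,45$, and two are adjacent when they are disjoint. It is cubic. Put the four pairs containing $1$ on one side and the six pairs inside $\{2,3,4,5\}$ on the other. The first side is independent. On the second side each pair is disjoint from exactly one other, so the inside edges are the matching
$$23\text{–}45,\qquad 24\text{–}35,\qquad 25\text{–}34 .$$
So this $6{+}4$ partition is unfriendly. Let $\pi$ be the coloring with $+1$ on the six and $-1$ on the four; then $I(\pi)=2$. The bichromatic edges have a clean shape: $\{j,k\}\subset\{2,3,4,5\}$ has exactly two opposite neighbors $1l,1m$, where $\{l,m\}=\{2,3,4,5\}\setminus\{j,k\}$. So the bichromatic edges form $K_4$ on $12,13,14,15$ with every edge subdivided once. In particular they form a connected graph. We shall see in Section 8 that $P$ has no balanced unfriendly partition at all.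

## 3. Relaxation, and how far it moves the imbalance

Unfriendly colorings exist because unhappy vertices can be flipped greedily. We need a version in which some vertices are not allowed to move.

**Definition (relaxation).** Given a coloring $c$ and a set $W\subseteq V$ of *frozen* vertices, *relaxing* $c$ means repeatedly flipping (reversing the color of) an unhappy vertex outside $W$, as long as there is one.

This stops. An unhappy $x$ has $o(x)\ge f(x)+1$, so flipping it changes the number of bichromatic edges by
$$o(x)-(d(x)-o(x))=2o(x)-d(x)\ge 2f(x)+2-d(x)\ge 1 .$$
When it stops, every vertex outside $W$ is happy.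

The sensible first approach is to color half of the vertices $+1$ and half $-1$, relax with nothing frozen, and hope that the imbalance stays small. The next lemma measures the drift exactly; it is the main accounting tool of the proof.

**Lemma 1.** Consider a relaxation from $c$ to $c'$ with frozen set $W$. Let $Z\supseteq V\setminus W$, and for a color $\sigma$ and a coloring $b$ put $e_\sigma(b)=\sum_{v\in Z,\ b(v)=\sigma}\varepsilon_b(v)$. Each flip of a vertex from $\sigma$ to $-\sigma$ decreases $e_\sigma$ by at least $1$ and increases $e_{-\sigma}$ by at most $1$. Consequently, if $a_\sigma$ denotes the number of flips from $\sigma$ to $-\sigma$, then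
$$e_\sigma(c')\le e_\sigma(c)-(a_\sigma-a_{-\sigma}),\tag{1}$$
$$-e_{-\sigma}(c)\le a_\sigma-a_{-\sigma}\le e_\sigma(c),\tag{2}$$
$$I(c')-I(c)=-2\sigma(a_\sigma-a_{-\sigma}).\tag{3}$$

*Proof.* Let $x\notin W$ be unhappy of color $\sigma$, and flip it. Since $o(x)\ge f(x)+1$, the number of its opposite neighbors is
$$d(x)-o(x)\le d(x)-f(x)-1=r(x)-1\le 1 .$$
After the flip these are its own neighbors, and $r(x)-1\le f(x)$, so $x$ is now happy. Look at the two sums.

The vertex $x\in Z$ leaves color $\sigma$, which removes $\varepsilon(x)\ge1$ from $e_\sigma$. The old own neighbors of $x$ still have color $\sigma$ and lose an own neighbor, so their excess does not grow. Hence $e_\sigma$ drops by at least $1$.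

The vertex $x$ joins color $-\sigma$ with excess $0$. Among the vertices already of color $-\sigma$, only the opposite neighbors of $x$ gain an own neighbor. There is at most one of them, and its excess grows by at most $1$. Hence $e_{-\sigma}$ grows by at most $1$.

Summing over all flips gives (1). Since $e_\sigma(c')\ge0$, (1) gives the right half of (2). The right half of (2) for the color $-\sigma$ is the left half for $\sigma$. Each flip from $\sigma$ to $-\sigma$ changes $I$ by $-2\sigma$, which gives (3). $\square$

This is one place where maximum degree $3$ enters: an unhappy vertex has at most one opposite neighbor.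

**Corollary 2.** Suppose $c$ has total excess at most $1$. Relaxing $c$ with nothing frozen gives an unfriendly coloring $c'$ with $|I(c')-I(c)|\le2$. If moreover any unhappy vertex of $c$ has color $\sigma$, then $I(c')-I(c)\in\{0,-2\sigma\}$.

*Proof.* Take $W=\emptyset$, $Z=V$. At most one vertex is unhappy, so for a suitable $\sigma$ we have $e_\sigma(c)\le1$ and $e_{-\sigma}(c)=0$. By (2), $0\le a_\sigma-a_{-\sigma}\le1$. Apply (3). $\square$

**Where "start balanced and relax" stops working.** With larger total excess the drift in (2) really happens. For $k\ge2$ take $k$ copies $P_1,\dots,P_k$ of the Petersen graph. In copy $i$ delete the edge joining $a_i=23$ and $b_i=45$, and add the edges $b_ia_{i+1}$ (indices mod $k$). The result $H_k$ is a cubic graph. It is connected, because the subdivided $K_4$ in each copy is untouched. Color each copy by $\pi$. The $+1$ vertices still induce a perfect matching, the $-1$ vertices are still independent, so this coloring $\pi_k$ is unfriendly, and $I(\pi_k)=2k$.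

Now flip in each copy the vertex $u_i=24$ from $+1$ to $-1$. The imbalance becomes $0$. The vertex $u_i$ has neighbors $13,15$ (color $-1$) and $35$ (color $+1$), so it has $o=2$ and is unhappy. The vertices $13$ and $15$ now have exactly one own neighbor, and $35$ has none; nothing else changed. So the unhappy vertices are exactly $u_1,\dots,u_k$, and the same reasoning applies while some of them have been flipped back. The relaxation is forced: it flips every $u_i$ back and ends at $\pi_k$ with imbalance $2k$.

So balance alone is not enough. What Corollary 2 asks for is balance together with total excess at most $1$. The plan is to walk between two unfriendly colorings, one with $I\ge0$ and one with $I\le0$, through colorings of total excess at most $1$, with steps that change $I$ by at most $2$. Somewhere on the walk $I$ must cross zero, and there we repair the single bad vertex.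

We also record how frozen sets produce unfriendly colorings.

**Lemma 3 (extension).** Let $W\subseteq V$ be colored so that every $v\in W$ has at least $r(v)$ oppositely colored neighbors in $W$. Then this coloring of $W$ extends to an unfriendly coloring of $G$.

*Proof.* Color the rest arbitrarily and relax with $W$ frozen. At the end the vertices outside $W$ are happy, and each $v\in W$ has $o(v)\le d(v)-r(v)=f(v)$. $\square$

For example, if $G$ is cubic and $W$ is the vertex set of an even cycle, colored alternately, then every $v\in W$ has $2=r(v)$ opposite neighbors in $W$.

## 4. A target coloring with connected bichromatic graph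

One end of the walk will be an unfriendly coloring $\tau$. Let $B_\tau$ be the spanning subgraph of $G$ formed by the $\tau$-bichromatic edges. Then $B_{-\tau}=B_\tau$, and unfriendliness says
$$d_{B_\tau}(v)\ge d(v)-f(v)=r(v)\quad\text{for all }v.\tag{4}$$
We shall spread the coloring $\tau$ along edges of $B_\tau$, so we want $B_\tau$ to be connected. This is not automatic: for $\pi_2$ on $H_2$, the graph $B$ has two components, one in each copy. But there, reversing one copy makes the two edges between the copies bichromatic and leaves every other edge as it was, so $\pi_2$ did not have the maximum number of bichromatic edges. That is the general reason.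

**Lemma 4.** If $G$ is connected and $\tau$ is a coloring with the maximum number of bichromatic edges, then $\tau$ is unfriendly and $B_\tau$ is connected.

*Proof.* Flipping an unhappy vertex would increase the number of bichromatic edges, so all vertices are happy. Suppose $D\ne V$ is the vertex set of a component of $B_\tau$. All edges of $G$ between $D$ and $V\setminus D$ are monochromatic, and since $G$ is connected there is at least one. Reversing all colors on $D$ makes these edges bichromatic and changes no other edge, contradicting maximality. $\square$

## 5. Growing a secured region one vertex at a time

Throughout this section $\tau$ is unfriendly, $B=B_\tau$, and $B$ is connected.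

We want to move from some coloring $c$ to $\tau$ by growing a set $U$ on which $c=\tau$, one vertex per step, keeping $U$ frozen and relaxing outside. Two things could go wrong: frozen vertices may become unhappy, and the relaxation may shift $I$ a lot. The next definition controls the first.

**Definition (secured).** For $U\subseteq V$, a vertex $v\in U$ is *secured* in $U$ if it has at least $r(v)$ $B$-neighbors in $U$.

If $c=\tau$ on $U$ and $v$ is secured in $U$, then $v$ has at least $r(v)$ opposite neighbors in $c$, so $v$ is happy, whatever $c$ does outside $U$.

Example: in the Petersen graph with $\tau=\pi$, let $U$ be the $6$-cycle $12,45,13,25,14,35$ of $B$. All its vertices are secured. Add $34$, whose $B$-neighbors are $12$ and $15$: it has only one $B$-neighbor in the set, one short of $r=2$. Now add its other $B$-neighbor $15$: this secures $34$, and $15$ is one short (its $B$-neighbors are $34,24,23$). Now add $24$, with $B$-neighbors $13$ and $15$: everything is secured. So if we always repair the newest vertex first, only the newest vertex can be insecure, and it is short by at most one.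

**Definition (state).** A *state* is a triple $(c,U,t)$, where $c$ is a coloring, $\emptyset\ne U\subseteq V$ and $t\in U$, such that

* (S1) $c=\tau$ on $U$;
* (S2) every $v\in U\setminus\{t\}$ is secured in $U$, and $t$ has at least $r(t)-1$ $B$-neighbors in $U$;
* (S3) every vertex $v\ne t$ is happy in $c$.

In a state, $t$ has at least $r(t)-1$ opposite neighbors, so $o_c(t)\le d(t)-r(t)+1=f(t)+1$ and $\varepsilon_c(t)\le1$. Therefore
$$\text{every state has total excess at most }1.\tag{5}$$

The second danger, the shift of $I$, is controlled by this lemma. Part (b) is a way to start from $-\tau$, when a suitable vertex exists. The "moreover" is needed only for odd $n$.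

**Lemma 5 (one step).**

(a) Let $(c,U,t)$ be a state with $U\ne V$. Then there are $q\notin U$ and a coloring $c'$ such that $(c',U\cup\{q\},q)$ is a state and $I(c')-I(c)\in\{-2,0,2\}$. Moreover, if $I(c')-I(c)=-2\tau(q)$, then $c'$ is unfriendly.

(b) The same conclusion holds with $U=\emptyset$ and $c=-\tau$, where $q$ is any prescribed vertex with $d(q)\in\{1,2\}$.

*Proof.* Write $U'=U\cup\{q\}$.

**Step 1. Choosing $q$ so that (S2) holds.** This step secures the old vertices. In (a), suppose first that $t$ is not secured in $U$. Then $t$ has exactly $r(t)-1$ $B$-neighbors in $U$. By (4) it has a $B$-neighbor $q\notin U$; put $p=t$. Then $t$ is secured in $U'$. Suppose next that $t$ is secured in $U$. Since $B$ is connected and $\emptyset\ne U\ne V$, there is a $B$-edge $pq$ with $p\in U$, $q\notin U$; take any. In both cases all vertices of $U$ are secured in $U'$, and $q$ has the $B$-neighbor $p$ in $U'$, with $1\ge r(q)-1$. So (S2) holds for $(U',q)$.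

In (b), $U'=\{q\}$ and $r(q)=1$, so the requirement "at least $r(q)-1=0$" is void and (S2) holds.

**Step 2. The case $c(q)=\tau(q)$.** This step disposes of the case where nothing has to move. It occurs only in (a). Put $c'=c$. Then (S1) is clear. For (S3): the vertices other than $t$ were happy, and $t$ is secured in $U'$ with $c'=\tau$ on $U'$, so $t$ is happy. The change of $I$ is $0$, so the "moreover" is void.

From now on $c(q)=-\tau(q)$. Put $\gamma=\tau(q)$, let $A$ be the set of neighbors of $q$ with $c$-color $\gamma$, and let $\hat c$ be $c$ with $q$ flipped to $\gamma$.

**Step 3. Flipping $q$ does little damage: $|A|\le2$ and $\varepsilon_{\hat c}(q)\le1$.** In (a), $c(p)=\tau(p)=-\tau(q)=c(q)$, so $p$ is an own neighbor of $q$ in $c$. As $q\notin U$, we have $q\ne t$, so $q$ is happy by (S3): $1\le o_c(q)\le f(q)\le1$. Hence $p$ is the only own neighbor of $q$, and $f(q)=1$. Thus $|A|=d(q)-1\le2$. The own neighbors of $q$ in $\hat c$ are exactly the vertices of $A$, so $o_{\hat c}(q)=d(q)-1$ and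
$$o_{\hat c}(q)-f(q)=d(q)-1-f(q)=r(q)-1\le1 .$$

In (b), $|A|\le d(q)\le2$, and $o_{\hat c}(q)=|A|\le d(q)\le f(q)+1$ for $d(q)\in\{1,2\}$. So $\varepsilon_{\hat c}(q)\le1$.

**Step 4. Relaxing with $U'$ frozen, and the change of $I$.** In $c$ every vertex outside $U'$ is happy: in (a) by (S3), as $t\in U$; in (b) because $-\tau$ is unfriendly. Flipping $q$ raises the number of own neighbors by $1$ exactly on $A$ and lowers it by $1$ on the other neighbors of $q$. So in $\hat c$ every unhappy vertex outside $U'$ lies in $A$, has color $\gamma$, and has excess exactly $1$. Let $T\le|A|\le2$ be the number of these vertices.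

Relax $\hat c$ with $U'$ frozen, call the result $c'$, and put $s=a_\gamma-a_{-\gamma}$. Apply Lemma 1 with $Z=V\setminus U'$: here $e_\gamma(\hat c)=T$ and $e_{-\gamma}(\hat c)=0$, so (2) gives $0\le s\le T\le2$. Flipping $q$ changed $I$ by $2\gamma$, so with (3)
$$I(c')-I(c)=2\gamma-2\gamma s=2\gamma(1-s)\in\{-2,0,2\}.\tag{6}$$

**Step 5. $(c',U',q)$ is a state.** (S1): $U$ was never touched and $c'(q)=\gamma=\tau(q)$. (S2) was Step 1. (S3): vertices outside $U'$ are happy because the relaxation ended, and vertices of $U'\setminus\{q\}=U$ are secured in $U'$, hence happy.

**Step 6. The "moreover".** We show that when $I$ moves in the direction opposite to the flip of $q$, the vertex $q$ ends up happy. Suppose $I(c')-I(c)=-2\gamma$. Then we are not in Step 2, and (6) gives $s=2$, so $T=2$. By Step 5 only $q$ could be unhappy in $c'$. Apply Lemma 1 to the same relaxation with the larger set $Z^*=(V\setminus U')\cup\{q\}$, and write $e^*_\gamma$ for the corresponding sum. Since $\hat c(q)=\gamma$, we have $e^*_\gamma(\hat c)=2+\varepsilon_{\hat c}(q)$.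

If $\varepsilon_{\hat c}(q)=0$, then (1) gives $e^*_\gamma(c')\le2-s=0$.

If $\varepsilon_{\hat c}(q)=1$, note that at least one flip occurs, as $s=2$. The first flipped vertex $x$ is unhappy in $\hat c$ and outside $U'$, so $x\in A$ has color $\gamma$ and is an own neighbor of $q$. Its flip removes the excess $1$ of $x$ from $e^*_\gamma$, and it also takes an own neighbor from $q$, whose excess drops from $1$ to $0$. No excess in color $\gamma$ grows. So this flip decreases $e^*_\gamma$ by at least $2$, one more than was used in deriving (1). Hence $e^*_\gamma(c')\le 3-s-1=0$.

In both cases $q$, which has color $\gamma$ in $c'$ and lies in $Z^*$, has excess $0$. So $c'$ is unfriendly. $\square$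

## 6. Crossing zero

**Proposition 6.** Let $\tau$ be unfriendly with $B_\tau$ connected. Suppose that either

* (i) $c_0$ is an unfriendly coloring with $I(c_0)I(\tau)\le0$, and there is a set $U_0\ne\emptyset$ with $c_0=\tau$ on $U_0$ such that every vertex of $U_0$ is secured in $U_0$; or
* (ii) $G$ has a vertex $q_0$ of degree $1$ or $2$, and $c_0=-\tau$.

Then $G$ has an unfriendly coloring with $|I|\le2$.

*Proof.*

**Step 1. The walk.** This step produces the chain from $c_0$ to $\tau$. In case (i), $(c_0,U_0,t)$ is a state for any $t\in U_0$: (S1) and (S2) are assumed, and (S3) holds since $c_0$ is unfriendly. In case (ii), Lemma 5(b) with $q=q_0$ leads from $c_0=-\tau$ to a state with $U=\{q_0\}$. Now apply Lemma 5(a) until $U=V$. By (S1) the last coloring is $\tau$. We obtain colorings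
$$c_0,c_1,\dots,c_k=\tau,\qquad I(c_{i+1})-I(c_i)\in\{-2,0,2\},$$
each of total excess at most $1$ (by (5), or because $c_0$ is unfriendly). In both cases $I(c_0)I(\tau)\le0$; in case (ii) the product is $-I(\tau)^2$.

**Step 2. $n$ even.** All $I(c_i)$ are even, they change by at most $2$ per step, and the first and last do not have the same strict sign. So some $I(c_i)=0$. Relax this $c_i$ with nothing frozen. By Corollary 2 the result is unfriendly with $|I|\le2$.

**Step 3. $n$ odd.** Now we must cross from $1$ to $-1$ without an intermediate stop. All $I(c_i)$ are odd, so $I(c_0)$ and $I(\tau)$ have opposite signs. Replacing $\tau$ and all $c_i$ by their negatives changes none of the properties used, including the "moreover" of Lemma 5, in which both sides change sign. So assume $I(c_0)>0>I(\tau)$. Let $i$ be the last index with $I(c_i)>0$; then $I(c_i)=1$ and $I(c_{i+1})=-1$. Let $q$ be the vertex added in this step.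

If $\tau(q)=+1$, the change is $-2=-2\tau(q)$. By Lemma 5, $c_{i+1}$ is unfriendly, and its imbalance is $-1$.

If $\tau(q)=-1$, the only possibly unhappy vertex of $c_{i+1}$ is $q$, with color $-1$ and excess at most $1$. Relax with nothing frozen. By Corollary 2 with $\sigma=-1$, the change is $0$ or $+2$, so the result is unfriendly with $I\in\{-1,1\}$. $\square$

Corollary 2 alone would not settle odd $n$: from $I=-1$ with a bad vertex of color $+1$ the repair could lead to $-3$. In the crossing step considered above, the "moreover" excludes exactly that combination.

## 7. Starting the walk

**The first existence statement of Theorem B for graphs with a vertex of low degree.** Let $G$ be connected, of maximum degree at most $3$, with at least two vertices and not cubic. Then all degrees are at least $1$ and some degree is $1$ or $2$. Take $\tau$ from Lemma 4 and apply Proposition 6(ii). So $G$ has an unfriendly coloring with $|I|\le2$.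

**Why cubic graphs need another start.** In a cubic graph $r=2$, so a single vertex $q$ is two short of being secured, and Lemma 5(b) has no analogue. Take $P$ with $\tau=\pi$, start at $-\pi$ with imbalance $-2$, and flip $q=12$ from $+1$ to $-1=\pi(q)$. All three neighbors $34,35,45$ have color $-1$, so $q$ has excess $2$ instead of at most $1$. Moreover each of these neighbors had one own neighbor before ($25$, $24$, $23$ respectively) and now has two, so $T=3$. With $q$ frozen, relax by flipping $34,35,45$. Each of these flips leaves the other two unhappy, as the three are pairwise nonadjacent. The result has color $-1$ exactly on $12,23,24,25$, the pairs containing $2$. By the symmetry that exchanges the symbols $1$ and $2$ this is unfriendly, so the relaxation is over. The imbalance is now $6-4=2$: we jumped from $-2$ to $2$ in one step.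

So we need a starting set $U_0$ that is already secured: a cycle of $B$ will do, since each of its vertices has $2=r(v)$ $B$-neighbors on it. But then we also need an unfriendly $c_0$ that agrees with $\tau$ on $U_0$ and has imbalance of the other sign, and extending a coloring by Lemma 3 gives no control over the sign. The remedy is to use two disjoint cycles: let $c_0$ agree with $\tau$ on one and with $-\tau$ on the other. Whatever the sign of $I(c_0)$ is, one of the two targets $\tau,-\tau$ is on the other side of zero, and either target comes with a secured starting set. It remains to find the two cycles.

**Lemma 7.** Let $Q$ be a cubic multigraph (loops and parallel edges allowed, a loop counting twice in the degree) with $N\ge8$ vertices. Then $Q$ contains two vertex-disjoint cycles, where a loop is a cycle of length $1$ and two parallel edges form a cycle of length $2$.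

The bound $8$ is what this argument needs: $K_4$ has no two disjoint cycles, nor has $K_{3,3}$, whose cycles have length at least $4$.

*Proof.* Let $C$ be a shortest cycle of $Q$, of length $g$; it exists since all degrees are $3$.

**Step 1. $N>2g-2$ and $N>g$.** This says that enough of the graph lies outside $C$. If $g\le4$, then $N\ge8>2g-2$ and $N\ge 8>g$. Let $g\ge5$; then there are no loops or parallel edges. A chord of $C$ would give a cycle of length at most $g/2+1<g$, so there is none. Hence every vertex of $C$ has exactly one neighbor outside $C$. If two vertices of $C$ had the same outside neighbor, the shorter arc of $C$ between them would give a cycle of length at most $g/2+2<g$. So the $g$ outside neighbors are distinct, and $N\ge2g$.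

**Step 2. $Q-V(C)$ contains a cycle.** We count edges. The degrees on $V(C)$ sum to $3g$, and the $g$ edges of $C$ (or the loop, if $g=1$) are counted twice in this sum. So at most $3g-g=2g$ edges meet $V(C)$, and $Q-V(C)$ has at least $\frac32N-2g$ edges. It has $N-g\ge1$ vertices. If it were a forest, it would have at most $N-g-1$ edges, so $\frac32N-2g\le N-g-1$, that is, $N\le2g-2$. This contradicts Step 1. So $Q-V(C)$ contains a cycle, which is disjoint from $C$. $\square$

**Proof of Theorem A.** By the reduction in Section 1 we may assume that $G$ is connected. Since $3n$ is even, $n$ is even. Let $\tau$ be as in Lemma 4 and $B=B_\tau$.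

**Step 1. A large imbalance forces many vertices of $B$-degree $3$.** If $|I(\tau)|\le2$ we are done. Otherwise, reversing the colors if necessary, let $X=\tau^{-1}(1)$, $Y=\tau^{-1}(-1)$ and $|X|-|Y|=2h$ with $h\ge2$. As $o_\tau\le1$, the monochromatic edges form a matching, with $m_X$ edges inside $X$ and $m_Y$ inside $Y$. Counting the edges of $B$ from both sides,
$$3|X|-2m_X=3|Y|-2m_Y,\qquad\text{so}\qquad m_X-m_Y=3h .$$
The vertices of $Y$ with $B$-degree $3$ are those not met by the matching. Their number is
$$|Y|-2m_Y=(|X|-2h)-2(m_X-3h)=(|X|-2m_X)+4h\ \ge\ 4h\ \ge\ 8,$$
since the matching inside $X$ covers $2m_X\le|X|$ vertices.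

**Step 2. $B$ contains two vertex-disjoint cycles.** The graph $B$ is connected, its degrees are $2$ and $3$, and at least $8$ degrees are $3$. Suppress the vertices of degree $2$, that is, replace each maximal path through such vertices by a single edge. As $B$ is connected and has vertices of degree $3$, no component is a bare cycle, so this gives a cubic multigraph $Q$ on the $N\ge8$ vertices of degree $3$. Disjoint cycles of $Q$ correspond to disjoint cycles of $B$, so Lemma 7 gives disjoint cycles $C_1,C_2$ in $B$.

**Step 3. An unfriendly coloring that looks both ways.** Color $V(C_1)$ by $\tau$ and $V(C_2)$ by $-\tau$. The edges of both cycles are $\tau$-bichromatic, so every vertex of $C_1\cup C_2$ has two oppositely colored neighbors on its own cycle, and $r=2$. By Lemma 3 with $W=V(C_1)\cup V(C_2)$ this extends to an unfriendly coloring $c$ of $G$.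

**Step 4. The walk.** Choose $\tau'\in\{\tau,-\tau\}$ with $I(c)I(\tau')\le0$. Let $U_0=V(C_1)$ if $\tau'=\tau$, and $U_0=V(C_2)$ if $\tau'=-\tau$. Then $c=\tau'$ on $U_0$, the coloring $\tau'$ is unfriendly, $B_{\tau'}=B$ is connected, and every vertex of $U_0$ has two $B$-neighbors in $U_0$, so it is secured in $U_0$. Proposition 6(i), applied to $\tau'$ and $c_0=c$, gives an unfriendly coloring with $|I|\le2$. $\blacksquare$

**Proof of the existence part of Theorem B.** By the reduction in Section 1 let $G$ be connected with maximum degree at most $3$. If $G$ is a single vertex, $|I|=1$. If $G$ is cubic, use Theorem A. Otherwise use the low-degree case proved at the start of this section. Since $I\equiv n\pmod 2$, for odd $n$ the bound $|I|\le2$ means $|I|=1$. $\blacksquare$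

**Remark (the proof is a polynomial-time algorithm).** Work on one component at a time. The maximality of $\tau$ is used only through the conclusions of Lemma 4. So one may start from any coloring and repeatedly flip an unhappy vertex, or a whole component of $B$ when $B$ is disconnected, until neither is possible. Each move increases the number of bichromatic edges, which is at most $3n/2$. Every relaxation has at most $3n/2$ flips for the same reason, the walk has at most $n$ steps, and finding a shortest cycle $C$ and a cycle in $Q-V(C)$ is polynomial.

## 8. Sharpness: the Petersen graph and $K_{1,4}$

**The Petersen graph has no unfriendly partition with $|X|=|Y|$.** We use two facts. Adjacent vertices of $P$ have no common neighbor: two disjoint pairs cover four symbols, and no pair avoids all of them. Distinct nonadjacent vertices have exactly one: two pairs that meet cover three symbols, and the remaining two form the unique common neighbor. Hence $P$ has no $3$-cycle and no $4$-cycle.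

**Step 1. Each edge lies in exactly four $5$-cycles, and there are twelve $5$-cycles.** This prepares a count of monochromatic edges. Let $uv$ be an edge, $u_1,u_2$ the other neighbors of $u$ and $v_1,v_2$ those of $v$. A $5$-cycle through $uv$ contains exactly one path $u_i\,u\,v\,v_j$, together with a common neighbor of $u_i$ and $v_j$. Fix $i,j$. The vertices $u_i,v_j$ are distinct and nonadjacent, as there are no $3$- or $4$-cycles, so they have exactly one common neighbor $w$. It is not $u$, since $uv_j$ would give a triangle $u,v,v_j$; likewise it is not $v$. So each of the four choices of $(i,j)$ gives exactly one $5$-cycle. With $15$ edges there are $15\cdot4/5=12$ five-cycles.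

**Step 2. The numbers of inside edges.** Suppose $(X,Y)$ is unfriendly with $|X|=|Y|=5$. Counting bichromatic edges from both sides gives $15-2m_X=15-2m_Y$, so $m_X=m_Y=j$. The edges inside a part form a matching on five vertices, so $j\le2$. Every $5$-cycle, being odd, contains a monochromatic edge, and each edge lies in four of the twelve $5$-cycles. So there are at least $3$ monochromatic edges: $2j\ge3$, hence $j=2$.

**Step 3. The shape of $X$.** Write $X=\{x,a,b,c,d\}$, where the edges inside $X$ are exactly $ab$ and $cd$. So $a,b,c,d$ are non-neighbors of $x$. Each of the six non-neighbors of $x$ has exactly one neighbor in $N(x)$, hence two among the six. So the six induce a $2$-regular graph without triangles, which is a $6$-cycle $h_1h_2\cdots h_6$. In it $\{a,b,c,d\}$ induces two disjoint edges and nothing more. Rotating the labels, and exchanging the names of the two edges if necessary, let $\{a,b\}=\{h_1,h_2\}$. Then $c,d$ avoid $h_1,h_2$ and their neighbors $h_6,h_3$, so $\{c,d\}=\{h_4,h_5\}$, and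
$$Y=N(x)\cup\{h_3,h_6\}.$$

**Step 4. An unhappy vertex of $Y$.** Each $y\in N(x)$ has two neighbors among the $h_i$, because $N(x)$ is independent. They are at distance $3$ on the $6$-cycle: distance $1$ would give a triangle and distance $2$ a $4$-cycle. Let $y$ be the neighbor of $h_3$ in $N(x)$. Its other neighbor among the $h_i$ is $h_6$. So $y\in Y$ has the two neighbors $h_3,h_6$ in its own part, a contradiction.

So $P$ shows that the constant $2$ cannot be lowered for cubic graphs; the partition $6{+}4$ of Section 2 attains it. For infinitely many orders, take the disjoint union of $P$ and any number of copies of $K_4$. An unfriendly partition of the union restricts to an unfriendly partition of each component. Every copy of $K_4$ contributes $0$ to the imbalance by Section 2, and $P$ contributes a nonzero even number. So the difference is at least $2$.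

**Maximum degree $4$ is too much.** In an unfriendly partition a vertex of degree $1$ lies in the part that does not contain its neighbor. So in $K_{1,4}$ the only unfriendly partition is $1{+}4$, with difference $3$. This completes the proof of Theorem B. $\blacksquare$
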